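\title{Upper density of sets with nearly disjoint dilations}

\begin{abstract}
Let $A$ and $B$ be sets of positive integers such that any two of the dilates $bA$, $b\in B$, meet in a set of density zero, and let $H(B)=\sum_{b\in B}1/b$. It has been conjectured that the upper density of $A$ is at most $1/H(B)$. We disprove this for $B=\{1,\,101,\,103,\,101\cdot107,\,103\cdot109\}$, and for sets $B$ with $H(B)$ finite and arbitrarily large. We also prove that the upper density of $A$ is always at most $60/H(B)$, so that it vanishes when $H(B)=\infty$, and that the bound $1/H(B)$ does hold for the upper logarithmic density.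
\end{abstract}

\section{Introduction}

All sets in this paper are subsets of $\mathbb N=\{1,2,3,\dots\}$. For a set $A$ and real $x\ge0$ let $A(x)=|A\cap[1,x]|$. The upper and lower densities of $A$ are
\[
\overline{\mathrm d}(A)=\limsup_{N\to\infty}\frac{A(N)}{N},\qquad \underline{\mathrm d}(A)=\liminf_{N\to\infty}\frac{A(N)}{N};
\]
if they agree, their common value is the natural density of $A$, and $A$ has density zero if $\overline{\mathrm d}(A)=0$. For $b\in\mathbb N$ let $bA=\{ba:a\in A\}$. We write $A\perp B$, and say that $A$ has \emph{nearly disjoint $B$-dilations}, if $bA\cap b'A$ has density zero for all distinct $b,b'\in B$. The set $B$ is always nonempty, and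
\[
H(B)=\sum_{b\in B}\frac1b\in(0,\infty].
\]

How large can $A$ be when $A\perp B$? If $A$ has natural density $d$, then $bA$ has natural density $d/b$, because $(bA)(N)=A(N/b)$. The densities of finitely many nearly disjoint sets add up to at most $1$, so $d\,H(B)\le1$. Equality can occur: for $B=\{1,2\}$, the integers divisible by $2$ to an even exact power form a set $A$ with $A\cap2A=\emptyset$ and density $\frac12(1+\frac14+\frac1{16}+\cdots)=\frac23=1/H(B)$. One is led to guess the same bound for the upper density of an arbitrary set, and this is the conjecture posed in \cite{blog}.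

\medskip
\noindent\textbf{Conjecture.} \emph{If $A\perp B$, then $\overline{\mathrm d}(A)\le1/H(B)$. When $H(B)=\infty$, the conclusion is $\overline{\mathrm d}(A)=0$.}
\medskip

The Conjecture is known when $B$ is the set of all divisors of some integer, and when $B=\mathbb N$. The counting argument above does not prove it. For finite $B$ that argument gives $\sum_{b\in B}A(N/b)\le N+o(N)$, which involves the size of $A$ at the different scales $N/b$, while the upper density only guarantees that $A$ is large at one scale at a time. We show that this freedom is enough to break the Conjecture.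

\begin{theorem}\label{thm:five}
Let $p=101$, $q=103$, $r=107$, $s=109$ and $B=\{1,\,p,\,q,\,pr,\,qs\}$. There is a set $A$ with $bA\cap b'A=\emptyset$ for all distinct $b,b'\in B$ \textup{(}so $A\perp B$\textup{)} and $\overline{\mathrm d}(A)\,H(B)>1.00004$.
\end{theorem}

\begin{theorem}\label{thm:large}
For every $h$ there are sets $A\perp B$ with $h<H(B)<\infty$ and $\overline{\mathrm d}(A)\,H(B)>1.00004$.
\end{theorem}

The Conjecture is nevertheless correct up to a constant factor, and its assertion about divergent $H(B)$ is true.

\begin{theorem}\label{thm:const}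
There is an absolute constant $C$ such that $A\perp B$ implies $\overline{\mathrm d}(A)\le C/H(B)$, and $C=60$ works. In particular, if $A\perp B$ and $H(B)=\infty$, then $\overline{\mathrm d}(A)=0$.
\end{theorem}

Thus the best constant $C^*$ in Theorem~\ref{thm:const} satisfies $1.00004<C^*\le60$, and by Theorem~\ref{thm:large} the constant cannot be replaced by $1+o(1)$ as $H(B)\to\infty$. We do not determine $C^*$.

The constant $1$ is correct for a notion of density that averages over all scales. The upper logarithmic density of $A$ is
\[
\overline\delta(A)=\limsup_{x\to\infty}\frac1{\log x}\sum_{a\in A,\ a\le x}\frac1a .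
\]

\begin{theorem}\label{thm:log}
If $A\perp B$, then $\overline\delta(A)\le1/H(B)$, with the value $0$ when $H(B)=\infty$. Consequently $\underline{\mathrm d}(A)\le1/H(B)$, and the Conjecture holds whenever $A$ has a natural density.
\end{theorem}

After some preparation in Section~\ref{sec:prelim}, we prove Theorem~\ref{thm:log} in Section~\ref{sec:log}, Theorems~\ref{thm:five} and~\ref{thm:large} in Section~\ref{sec:counter}, and Theorem~\ref{thm:const} in Section~\ref{sec:upper}.

\section{Separated sets, smooth integers and free integers}\label{sec:prelim}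

Call a set $S$ \emph{$B$-separated} if $bS\cap b'S=\emptyset$ for all distinct $b,b'\in B$. Since $bu=b'u'$ means $u/u'=b'/b$, this says that no ratio of two elements of $S$ is a ratio of two distinct elements of $B$. A $B$-separated set $A$ satisfies $A\perp B$. For finite $B$ the converse holds after a negligible deletion.

\begin{lemma}\label{lem:clean}
Let $A\perp B$ and let $B'\subseteq B$ be finite. There is a $B'$-separated set $A'\subseteq A$ such that $A\setminus A'$ has density zero.
\end{lemma}

\begin{proof}
For each ordered pair $b\ne b'$ in $B'$ let $D_{b,b'}=\{a\in A:ba\in b'A\}$. The map $a\mapsto ba$ sends $D_{b,b'}\cap[1,N]$ injectively into $bA\cap b'A\cap[1,bN]$, which has $o(N)$ elements, so $D_{b,b'}$ has density zero. Let $A'$ be $A$ with all these sets removed. As $B'$ is finite, only finitely many sets are removed, and their union has density zero. If $ba=b'a'$ with $a,a'\in A'$ and $b\ne b'$ in $B'$, then $a\in D_{b,b'}$, a contradiction.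
\end{proof}

Since $H(B)$ is the supremum of $H(B')$ over finite $B'\subseteq B$, upper bounds need only be proved for finite $B$ and $B$-separated $A$.

Let $\Lambda$ be a finite set of primes. We write $\langle\Lambda\rangle$ for the set of positive integers all of whose prime factors lie in $\Lambda$ (this includes $1$), and we call $n$ \emph{$\Lambda$-free} if no prime of $\Lambda$ divides it. Every $n$ factors uniquely as $n=um$ with $u\in\langle\Lambda\rangle$ and $m$ $\Lambda$-free; these are the \emph{$\Lambda$-part} and the \emph{$\Lambda$-free part} of $n$, and both are multiplicative in $n$. Put $\theta_\Lambda=\prod_{\ell\in\Lambda}(1-1/\ell)$, and let $\Phi_\Lambda(x)$ be the number of $\Lambda$-free integers in $[1,x]$. Then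
\begin{equation}\label{eq:sieve}
\sum_{u\in\langle\Lambda\rangle}\frac1u=\theta_\Lambda^{-1},\qquad\quad|\Phi_\Lambda(x)-\theta_\Lambda x|\le2^{|\Lambda|}.
\end{equation}
The first identity is the product of one geometric series for each prime of $\Lambda$. The second estimate is inclusion--exclusion: $\Phi_\Lambda(x)=\sum_d\pm\lfloor x/d\rfloor$ over the $2^{|\Lambda|}$ products $d$ of distinct primes of $\Lambda$, while $\theta_\Lambda x=\sum_d\pm x/d$ with the same signs.

\begin{example}\label{ex:free}
Let $B=\langle\Lambda\rangle$ and let $A$ be the set of $\Lambda$-free integers. Then $A$ is $B$-separated by uniqueness of the factorization $n=um$, and by \eqref{eq:sieve} it has natural density $\theta_\Lambda=1/H(B)$. The sum of the reciprocals of the primes diverges, so $\theta_\Lambda^{-1}$ can be made arbitrarily large. Hence equality in the Conjecture occurs for arbitrarily large finite $H(B)$.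
\end{example}

\section{Logarithmic density}\label{sec:log}

The measure that gives weight $1/n$ to $n$ behaves exactly under dilation: passing from $a$ to $ba$ multiplies the weight by $1/b$, and passing from the range $[1,x]$ to $[1,bx]$ changes the total weight only by a bounded amount. The counting argument of the introduction therefore works with no assumption on $A$.

\begin{proof}[Proof of Theorem~\ref{thm:log}]
Summing $\frac1a=\frac1x+\int_a^xt^{-2}\,dt$ over the elements $a\le x$ of a set $E$ gives the partial summation formula
\begin{equation}\label{eq:abel}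
\sum_{a\in E,\ a\le x}\frac1a=\frac{E(x)}x+\int_1^x\frac{E(t)}{t}\,\frac{dt}{t}.
\end{equation}
If $E$ has density zero, then $E(t)/t\to0$ and the right side is $o(\log x)$. So deleting a set of density zero does not change $\overline\delta$.

Let $B'\subseteq B$ be finite and nonempty, and take $A'$ as in Lemma~\ref{lem:clean}. The products $ba$ with $b\in B'$, $a\in A'$, $a\le x$ are distinct integers in $[1,x\max B']$, so
\[
H(B')\sum_{a\in A',\ a\le x}\frac1a=\sum_{b\in B'}\ \sum_{a\in A',\ a\le x}\frac1{ba}\le\sum_{n\le x\max B'}\frac1n\le1+\log x+\log\max B'.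
\]
Dividing by $\log x$ and letting $x\to\infty$ gives $\overline\delta(A)H(B')=\overline\delta(A')H(B')\le1$. The supremum over $B'$ gives the first claim.

Given $\varepsilon>0$, we have $A(t)/t\ge\underline{\mathrm d}(A)-\varepsilon$ for all real $t\ge t_0(\varepsilon)$, because $A(t)=A(\lfloor t\rfloor)$ and $\lfloor t\rfloor/t\to1$. Then \eqref{eq:abel} gives $\sum_{a\in A,\,a\le x}1/a\ge(\underline{\mathrm d}(A)-\varepsilon)\log(x/t_0)$ for $x\ge t_0$. Hence $\underline{\mathrm d}(A)\le\overline\delta(A)\le1/H(B)$. If $A$ has a natural density, then $\overline{\mathrm d}(A)=\underline{\mathrm d}(A)$.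
\end{proof}

A set can have large upper density and be invisible to Theorem~\ref{thm:log}.

\begin{example}\label{ex:blocks}
Let $L\ge2$ and $J\ge1$ be integers, $B=\{1,L,\dots,L^J\}$, $N_j=L^{(J+1)j^2}$, and let $A$ consist of the integers in the blocks $(N_j/L,N_j]$, $j\ge1$. Two elements of one block have ratio less than $L$, and elements of different blocks have ratio greater than $L^J$, so $A$ is $B$-separated. We have $\overline{\mathrm d}(A)\ge1-1/L$, so $\overline{\mathrm d}(A)H(B)\ge1-L^{-J-1}$. On the other hand each block contributes at most $\log L$ to $\sum 1/a$ and only $O(\sqrt{\log x})$ blocks meet $[1,x]$, so $\overline\delta(A)=0$.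
\end{example}

Here a set designed for one scale $N_j$ at a time comes close to the conjectured bound. The counterexample is also designed one scale at a time, and it uses the multiplicative structure more finely.

\section{The counterexample}\label{sec:counter}

\subsection{Choosing a set in each fiber}

Let $B$ be finite and let $P$ be a finite set of primes with $B\subseteq\langle P\rangle$. If $ba=b'a'$ with $b,b'\in B$, then $a$ and $a'$ have the same $P$-free part. So the integers split into fibers $m\langle P\rangle$, one for each $P$-free $m$, and the separation condition does not link different fibers. Inside $[1,N]$ the fiber of $m$ is a copy of $\langle P\rangle\cap[1,N/m]$, and we may choose in it any $B$-separated subset, the choice depending on $N/m$. The next lemma computes the density that results. The extra set $T$ of primes is needed only for Theorem~\ref{thm:large}.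

\begin{lemma}\label{lem:fiber}
Let $B$ be finite, and let $P$ and $T$ be disjoint finite sets of primes with $B\subseteq\langle P\rangle$. Let $1=x_0<x_1<\dots<x_k$, let $S_i\subseteq\langle P\rangle\cap[1,x_i]$ be $B$-separated for $0\le i\le k$, and put $S_{-1}=\emptyset$ and
\[
\sigma=\sum_{i=0}^k\frac{|S_i|-|S_{i-1}|}{x_i}.
\]
Then there is a $B$-separated set $A$ of $T$-free integers with $\overline{\mathrm d}(A)\ge\theta_P\,\theta_T\,\sigma$.
\end{lemma}

\begin{proof}
For $x\ge1$ let $S(x)=S_i$, where $i$ is the largest index with $x_i\le x$; thus $S(x)\subseteq[1,x]$. For $N\ge1$ let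
\[
A_N=\{mu:\ m\le N,\ m\text{ is }(P\cup T)\text{-free},\ u\in S(N/m)\}.
\]
This is a set of $T$-free integers in $[1,N]$. It is $B$-separated: if $b\,mu=b'\,m'u'$, then comparing $P$-free parts gives $m=m'$, so $bu=b'u'$ with $u,u'$ in the same $B$-separated set $S(N/m)$, and $b=b'$. The representation $mu$ is unique and $|S(x)|=\sum_{i:\,x_i\le x}(|S_i|-|S_{i-1}|)$, so by \eqref{eq:sieve}
\[
|A_N|=\sum_m|S(N/m)|=\sum_{i=0}^k\big(|S_i|-|S_{i-1}|\big)\,\Phi_{P\cup T}(N/x_i)=\theta_P\,\theta_T\,\sigma N+O(1).
\]

The sets $A_N$ for different $N$ make different choices in the same fiber, so their union need not be separated. We use widely spaced $N$ and cut off the initial part of each $A_N$. Let $\beta=1+\max B$, $N_j=\beta^{j^2}$ for $j\ge0$, and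
\[
A=\bigcup_{j\ge1}A^{(j)},\qquad A^{(j)}=A_{N_j}\cap(\beta N_{j-1},N_j].
\]
Each $A^{(j)}$ is $B$-separated. If $a\in A^{(i)}$ and $a'\in A^{(j)}$ with $i<j$, then $a\le N_{j-1}$ and $a'>\beta N_{j-1}$, so $a'/a>\beta$ is larger than every ratio of elements of $B$. Thus $A$ is $B$-separated. Finally $A(N_j)\ge|A_{N_j}|-\beta N_{j-1}$ and $\beta N_{j-1}/N_j=\beta^{2-2j}\to0$, so $\overline{\mathrm d}(A)\ge\theta_P\theta_T\sigma$.
\end{proof}

With $T=\emptyset$ and \eqref{eq:sieve}, the lemma disproves the Conjecture as soon as
\begin{equation}\label{eq:goal}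
\sigma\,H(B)>\theta_P^{-1}=\sum_{u\in\langle P\rangle}\frac1u .
\end{equation}
This is impossible for a nested chain $S_0\subseteq S_1\subseteq\dots\subseteq S_k$. Indeed, each element of $S_i\setminus S_{i-1}$ is at most $x_i$, so $\sigma\le H(S_k)$; and the products $bu$ with $b\in B$, $u\in S_k$ are distinct elements of $\langle P\rangle$, so $H(S_k)H(B)\le\theta_P^{-1}$. A counterexample must discard earlier choices when the range grows. The quantity $\sigma$ rewards this, since it sees only the sizes $|S_i|$.

\subsection{Three elements: a tie}

To compare the two sides of \eqref{eq:goal}, think of all primes of $P$ as having nearly the same size $1/t$ with $t$ small, so that a product of $d$ primes has reciprocal about $t^d$, and expand in powers of $t$. We call the number of prime factors of the numerator minus that of the denominator the \emph{degree} of a fraction.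

Let $p<r$ be primes, $P=\{p,r\}$ and $B=\{1,p,pr\}$. The forbidden ratios are $p$, $r$, $pr$ and their inverses. In the model, $H(B)=1+t+t^2$ and $\theta_P^{-1}=1+2t+3t^2+\cdots$. A nested chain falls short at first order. If $1\in S_k$, then $p,r\notin S_k$, so $\sigma\le1+O(t^2)$ and $\sigma H(B)\le1+t+O(t^2)$; if $1\notin S_k$, then $\sigma=O(t)$. Now switch: take
\[
S_0=\{1\},\qquad S_1=\{p,r\},\qquad S_2=\{1,p^2,r^2\},\qquad (x_0,x_1,x_2)=(1,r,r^2).
\]
The ratios $p/r$, $p^2$, $r^2$, $p^2/r^2$ are all allowed, and $\sigma=1+\frac1r+\frac1{r^2}$. Then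
\[
\sigma H(B)=1+\Big(\frac1p+\frac1r\Big)+\Big(\frac2{pr}+\frac1{r^2}\Big)+\frac2{pr^2}+\frac1{pr^3},
\]
which is $1+2t+3t^2+\cdots$ in the model. Switching has recovered the first-order term exactly and ties at second order. This choice is not yet a counterexample: replacing one $\frac1{pr}$ by the larger $\frac1{p^2}$ and one $\frac1{pr^2}$ by the larger $\frac1{p^2r}$ turns the right side into a partial sum of $\theta_P^{-1}$. Nor can $S_2$ be replaced by a larger subset of the six monomials of degree at most $2$, because a separated set has at most one element in each of $\{1,p,pr\}$, $\{r,r^2\}$, $\{p^2\}$.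

\subsection{Five elements: a surplus at second order}

Take two copies of this pattern with the element $1$ in common: $p<q<r<s$, $P=\{p,q,r,s\}$ and $B=\{1,p,q,pr,qs\}$. Up to inversion, the ten ratios of distinct elements of $B$ are
\begin{equation}\label{eq:ratios}
\text{degree }0:\ \frac pq,\ \frac{pr}{qs};\qquad\text{degree }1:\ p,\ q,\ r,\ s,\ \frac{pr}q,\ \frac{qs}p;\qquad\text{degree }2:\ pr,\ qs.
\end{equation}
Below $r$ nothing can be gained at first order, since $1,p,q$ are pairwise in conflict. We take $(x_0,x_1,x_2,x_3)=(1,r,s,s^2)$ and
\[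
S_0=\{1\},\quad S_1=\{p,r\},\quad S_2=\{p,r,s\},\quad S_3=\{1,\ p^2,\ q^2,\ qr,\ ps,\ r^2,\ rs,\ s^2\}.
\]
Since $p<q<r<s$, we have $S_i\subseteq[1,x_i]$. The set $S_3$ consists of $1$ and the ten products of two primes of $P$, except $pq$, $pr$ and $qs$.

\begin{lemma}\label{lem:sep}
The sets $S_0,S_1,S_2,S_3$ are $B$-separated.
\end{lemma}

\begin{proof}
For $S_0$ there is nothing to check. The ratios in $S_1$ and $S_2$ are, up to inversion, $p/r$, $p/s$, $r/s$, and by unique factorization none of them is one of the two ratios of degree $0$ in \eqref{eq:ratios} or an inverse.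

For $S_3$ we list all pairs with a forbidden ratio among $1$ and the ten products of two primes (Figure~\ref{fig:graph}). A pair $\{1,u\}$ has ratio $u$ of degree $2$, which is forbidden only for $u=pr$ and $u=qs$. Two products $u,u'$ have a ratio of degree $0$, so up to order $u/u'=p/q$ or $u/u'=pr/(qs)$. In the first case $p\mid u$, so $u=p\ell$ and $u'=q\ell$ with $\ell\in P$, and the pair is $\{p^2,pq\}$, $\{pq,q^2\}$, $\{pr,qr\}$ or $\{ps,qs\}$. In the second case the pair is $\{pr,qs\}$. Each of these seven pairs contains $pq$, $pr$ or $qs$, and none of these three lies in $S_3$.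
\end{proof}

\begin{figure}[ht]
\centering
\begin{tikzpicture}[every node/.style={circle,draw,minimum size=8mm,inner sep=0pt}]
\node (qr) at (0,0) {$qr$};
\node[fill=gray!40] (pr) at (1.4,0) {$pr$};
\node[fill=gray!40] (qs) at (2.8,0) {$qs$};
\node (ps) at (4.2,0) {$ps$};
\node (one) at (2.1,1.2) {$1$};
\node (pp) at (6,0) {$p^2$};
\node[fill=gray!40] (pq) at (7.4,0) {$pq$};
\node (qq) at (8.8,0) {$q^2$};
\node at (6,1.2) {$r^2$};
\node at (7.4,1.2) {$rs$};
\node at (8.8,1.2) {$s^2$};
\draw (qr)--(pr)--(qs)--(ps);
\draw (pr)--(one)--(qs);
\draw (pp)--(pq)--(qq);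
\end{tikzpicture}
\caption{The number $1$ and the ten products of two of the primes $p,q,r,s$, with two numbers joined when their ratio is a ratio of distinct elements of $B=\{1,p,q,pr,qs\}$. Deleting the three shaded vertices removes all seven edges and leaves eight vertices.}\label{fig:graph}
\end{figure}

The sizes of the $S_i$ are $1,2,3,8$, so
\[
\sigma=1+\frac1r+\frac1s+\frac5{s^2},\qquad H(B)=1+\frac1p+\frac1q+\frac1{pr}+\frac1{qs}.
\]
The first-order terms of $\sigma H(B)$ and $\theta_P^{-1}$ are both $\frac1p+\frac1q+\frac1r+\frac1s$. In the model,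
\[
\sigma H(B)=(1+2t+5t^2)(1+2t+2t^2)=1+4t+11t^2+14t^3+10t^4,
\]
while $\theta_P^{-1}=(1-t)^{-4}=1+4t+10t^2+20t^3+\cdots$. There is a surplus of $t^2$. For actual primes the second-order surplus is
\[
\frac1{pr}+\frac1{qs}+\frac4{s^2}-\frac1{p^2}-\frac1{q^2}-\frac1{r^2}-\frac1{pq}-\frac1{rs},
\]
six terms against five, and it is positive when $s/p$ is close to $1$. It must also outweigh a third-order deficit of about $6t^3$, so the primes should not be small. The primes $101,103,107,109$ meet both needs.

\begin{lemma}\label{lem:num}
For $p=101$, $q=103$, $r=107$, $s=109$ we have $\theta_P\,\sigma\,H(B)>1.00004$.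
\end{lemma}

\begin{proof}
Here $s^2=11881$, $pr=10807$, $qs=11227$. From
\[
\tfrac1{107}>0.009345,\qquad\tfrac1{109}>0.009174,\qquad\tfrac5{11881}>0.000420
\]
we get $\sigma>1.018939$, and from
\[
\tfrac1{101}>0.009900,\qquad\tfrac1{103}>0.009708,\qquad\tfrac1{10807}>0.0000925,\qquad\tfrac1{11227}>0.0000890
\]
we get $H(B)>1.0197895$. Therefore
\[
\sigma H(B)>1+0.018939+0.0197895+0.0189\cdot0.01978>1.0391023 .
\]
On the other side,
\[
\theta_P^{-1}=\frac{101\cdot103\cdot107\cdot109}{100\cdot102\cdot106\cdot108}=\frac{121330189}{116769600}=1+\frac{4560589}{116769600}<1.03906,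
\]
because $116769600\cdot0.03906>4561020$. Finally $1.03906\cdot1.00004<1.0391016<1.0391023$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:five}]
By Lemma~\ref{lem:sep}, Lemma~\ref{lem:fiber} applies with $T=\emptyset$ and gives a $B$-separated set $A$ with $\overline{\mathrm d}(A)\ge\theta_P\sigma$. By Lemma~\ref{lem:num}, $\overline{\mathrm d}(A)H(B)>1.00004$.
\end{proof}

\subsection{Large values of $H(B)$}

To increase $H(B)$ without changing the product $\overline{\mathrm d}(A)H(B)$, we combine the counterexample with the equality case of Example~\ref{ex:free}, on a disjoint set of primes.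

\begin{proof}[Proof of Theorem~\ref{thm:large}]
Keep $P$, $B$, $S_i$, $\sigma$ as in the proof of Theorem~\ref{thm:five}. Let $T$ be a finite set of primes disjoint from $P$, and put $B_T=\{bv:b\in B,\ v\in\langle T\rangle\}$. The representation $bv$ is unique, since $v$ is the $T$-part, so $H(B_T)=H(B)\,\theta_T^{-1}<\infty$ by \eqref{eq:sieve}. Lemma~\ref{lem:fiber} gives a $B$-separated set $A_T$ of $T$-free integers with $\overline{\mathrm d}(A_T)\ge\theta_P\theta_T\sigma$. If $bva=b'v'a'$ with $a,a'\in A_T$, then comparing $T$-parts gives $v=v'$; so $ba=b'a'$, and $b=b'$. Thus $A_T$ is $B_T$-separated, and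
\[
\overline{\mathrm d}(A_T)\,H(B_T)\ge\theta_P\,\sigma\,H(B)>1.00004 .
\]
As in Example~\ref{ex:free}, $\theta_T^{-1}$ can be made arbitrarily large, and omitting the four primes of $P$ does not affect this. Choose $T$ with $\theta_T^{-1}>h$.
\end{proof}

\section{The bound $60/H(B)$}\label{sec:upper}

Upper density gives information at a single scale, so the proof has to work with the finite set $A\cap[1,N]$ alone. In this section $p$ denotes an arbitrary prime. The statement at one scale is the following.

\begin{proposition}\label{prop:finite}
Let $B\ne\{1\}$ be finite and nonempty, let $P$ be the set of primes dividing some element of $B$, and let $N\ge10\cdot2^{|P|}\,\theta_P^{-1}\max P$. Every $B$-separated set $A\subseteq[1,N]$ satisfies $|A|\,H(B)\le60N$.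
\end{proposition}

Some lower bound on $N$ is necessary: for $N=1$ the set $A=\{1\}$ is $B$-separated for every $B$.

\begin{proof}[Proof of Theorem~\ref{thm:const} from Proposition~\ref{prop:finite}]
Let $B'\subseteq B$ be finite and nonempty. If $B'=\{1\}$, then $\overline{\mathrm d}(A)H(B')\le1$. Otherwise take $A'$ as in Lemma~\ref{lem:clean} and apply the proposition to $B'$ and $A'\cap[1,N]$ for all large $N$; this gives $\overline{\mathrm d}(A)H(B')=\overline{\mathrm d}(A')H(B')\le60$. The supremum over $B'$ gives $\overline{\mathrm d}(A)H(B)\le60$ if $H(B)<\infty$, and rules out $\overline{\mathrm d}(A)>0$ if $H(B)=\infty$.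
\end{proof}

\subsection{The case where $B$ consists of primes}\label{sub:model}

Suppose that $B$ is a finite set of primes, that $A\subseteq[1,N]$ is $B$-separated with $|A|=\alpha N>0$, and, as an extra assumption, that each $p\in B$ divides at least $\frac cp|A|$ elements of $A$, for some $c\in(0,1]$. The dilates $pA$ extend beyond $N$, where we have no useful count. We divide instead: let $E_p=\{m:pm\in A\}\subseteq[1,N/p]$. If $m\in E_p\cap E_{p'}$, then $p\cdot(p'm)=p'\cdot(pm)$ lies in $pA\cap p'A$. So the sets $E_p$ are pairwise disjoint. For $p\in[y,2y)$ they lie in $[1,N/y]$ and have at least $c\alpha N/(2y)$ elements each. Hence $B$ has at most $K=2/(c\alpha)$ elements in any range $[y,2y)$. The elements below $K$ contribute at most $1+\log K$ to $H(B)$, and those in $[2^iK,2^{i+1}K)$ at most $2^{-i}$. Thus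
\[
\alpha H(B)\le\alpha\Big(3+\log\frac2{c\alpha}\Big),
\]
which is bounded in terms of $c$ because $\alpha\le1$ and $\alpha\log(1/\alpha)\le1/e$.

Two things remain. Composite elements of $B$ will be grouped by their largest prime factor. The more serious point is that the extra assumption can fail completely: in Example~\ref{ex:free} no relevant prime divides any element of $A$. There, however, the primes that $A$ avoids force its density down by the factor $\theta_\Lambda$, and this pays exactly for their contribution $\theta_\Lambda^{-1}$ to $H(B)$. The plan is to split $P$ into a set $\Lambda$ that is treated in this way and a remainder for which the extra assumption holds.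

\subsection{Choosing the primes to sieve out}

Fix $B$, $P$, $N$, $A$ as in Proposition~\ref{prop:finite}, with $A\ne\emptyset$. For $\Lambda\subseteq P$ and $x\ge N/\max P$ we have $2^{|P|}\le0.1\,\theta_Px\le0.1\,\theta_\Lambda x$, so \eqref{eq:sieve} gives
\begin{equation}\label{eq:phi}
\Phi_\Lambda(x)\le1.1\,\theta_\Lambda x\qquad(\Lambda\subseteq P,\ x\ge N/\max P).
\end{equation}
This is the only use of the size of $N$. For $\Lambda\subseteq P$ let $A^\Lambda$ be the set of $\Lambda$-free elements of $A$ and let
\[
\rho_\Lambda=\frac{|A^\Lambda|}{\theta_\Lambda N},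
\]
which is essentially the relative density of $A$ among the $\Lambda$-free integers up to $N$. By \eqref{eq:phi} with $x=N$, we have $\rho_\Lambda\le1.1$.

If $p\notin\Lambda$ divides a proportion $\xi$ of $A^\Lambda$, then adding $p$ to $\Lambda$ multiplies $\rho_\Lambda$ by $(1-\xi)/(1-1/p)$. So at a maximum of $\rho_\Lambda$ we would have $\xi\ge1/p$ for every remaining prime, which is the extra assumption. But such a $\Lambda$ might discard almost all of $A$. Maximizing $|A^\Lambda|$ keeps everything and says nothing. We maximize $|A^\Lambda|(1+\rho_\Lambda)$: the second factor lies between $1$ and $2.1$, so only a bounded factor of $A$ can be lost, and it still detects an increase of $\rho_\Lambda$.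

\begin{lemma}\label{lem:choice}
There is $\Lambda\subseteq P$ such that, with $\theta=\theta_\Lambda$ and $\rho=\rho_\Lambda$,
\begin{enumerate}
\item[(i)] $0<\rho\le1.1$ and $|A|\le2.1\,\rho\,\theta N$;
\item[(ii)] every $p\in P\setminus\Lambda$ divides at least $\dfrac{\rho}{4p}\,|A^\Lambda|$ elements of $A^\Lambda$.
\end{enumerate}
\end{lemma}

\begin{proof}
Let $F(\Lambda)=|A^\Lambda|(1+\rho_\Lambda)$, and choose $\Lambda$ among the finitely many subsets of $P$ to maximize $F$. Then $0<|A|\le F(\emptyset)\le F(\Lambda)\le2.1\,|A^\Lambda|=2.1\,\rho\theta N$, which is (i).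

Let $p\in P\setminus\Lambda$ divide exactly $\xi|A^\Lambda|$ elements of $A^\Lambda$. Then $|A^{\Lambda\cup\{p\}}|=(1-\xi)|A^\Lambda|$ and $\rho_{\Lambda\cup\{p\}}=\rho(1-\xi)/(1-1/p)$. Dividing $F(\Lambda\cup\{p\})\le F(\Lambda)$ by $|A^\Lambda|$ gives
\[
(1-\xi)+\rho\,\frac{(1-\xi)^2}{1-1/p}\le1+\rho,\qquad\text{that is,}\qquad\rho\Big((1-\xi)^2-1+\frac1p\Big)\le\xi\Big(1-\frac1p\Big).
\]
The left side of the last inequality is at least $\rho(\frac1p-2\xi)$ and the right side is at most $\xi$. Hence $\xi\ge\frac\rho{(1+2\rho)p}\ge\frac\rho{3.2\,p}\ge\frac\rho{4p}$.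
\end{proof}

Fix $\Lambda$, $\theta$, $\rho$ as in the lemma. Write each $b\in B$ as $b=\lambda g$, where $\lambda\in\langle\Lambda\rangle$ is its $\Lambda$-part and $g\in\langle P\setminus\Lambda\rangle$. For $\lambda\in\langle\Lambda\rangle$ let $B_\lambda=\{g\in\langle P\setminus\Lambda\rangle:\lambda g\in B\}$, and let $H(\emptyset)=0$. By \eqref{eq:sieve},
\begin{equation}\label{eq:split}
H(B)=\sum_{\lambda\in\langle\Lambda\rangle}\frac1\lambda H(B_\lambda)\le\theta^{-1}\max_\lambda H(B_\lambda).
\end{equation}
The factor $\theta^{-1}$ will cancel against the $\theta$ in Lemma~\ref{lem:choice}(i). It remains to bound $H(B_\lambda)$ in terms of $\rho$ alone.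

\subsection{Few primes in each dyadic range}

The collision $p\cdot(p'm)=p'\cdot(pm)$ of Section~\ref{sub:model} survives multiplication by any common factor $n$. It therefore applies to elements of $B$ of the form $np$ with $n$ fixed.

\begin{lemma}\label{lem:dyadic}
Let $K=9/\rho^2$. For every $n\in\mathbb N$ and every $y\ge1$ there are at most $K$ primes $p\in P\setminus\Lambda$ with $y\le p<2y$ and $np\in B$.
\end{lemma}

\begin{proof}
We may assume that there is such a prime, so $y\le\max P$. For each such $p$ let $E_p=\{m:pm\in A^\Lambda\}$. If $m\in E_p\cap E_{p'}$ with $p\ne p'$, then $(np)(p'm)=(np')(pm)$ with $np\ne np'$ in $B$ and $p'm,pm\in A$, which contradicts the separation of $A$. So the sets $E_p$ are pairwise disjoint. Their elements are $\Lambda$-free and at most $N/p\le N/y$, and by \eqref{eq:phi} there are at most $1.1\,\theta N/y$ such integers. By Lemma~\ref{lem:choice}(ii),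
\[
|E_p|\ge\frac\rho{4p}|A^\Lambda|\ge\frac\rho{8y}\cdot\rho\theta N .
\]
So the number of these primes is at most $8.8/\rho^2\le K$.
\end{proof}

This proof is the only place where the separation of $A$ is used. It matters that the $E_p$ consist of $\Lambda$-free integers: counting all integers up to $N/y$ would put a factor $\theta^{-1}$ into $K$.

\subsection{Summation over the largest prime factor}

We need an upper bound for the sum of $1/n$ over the integers $n$ with all prime factors below $z$, which by \eqref{eq:sieve} equals $\prod_{p<z}(1-1/p)^{-1}$. Rosser and Schoenfeld \cite[(3.30)]{RS} proved that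
\[
\prod_{p\le z}\Big(1-\frac1p\Big)^{-1}<e^\gamma\log z\,\Big(1+\frac1{\log^2z}\Big)\qquad(z>1),
\]
where $\gamma$ is Euler's constant. Since $e^\gamma<1.782$, $\log^27>3.78$ and $1.782\,(1+1/3.78)<2.26$, we obtain
\begin{equation}\label{eq:mertens}
\prod_{p<z}\Big(1-\frac1p\Big)^{-1}\le C_0\log z\quad(z\ge7),\qquad C_0=2.26 .
\end{equation}
Mertens' theorem gives \eqref{eq:mertens} with some absolute $C_0$, which is enough for Theorem~\ref{thm:const} with an unspecified $C$.

\begin{lemma}\label{lem:sum}
For every $\lambda\in\langle\Lambda\rangle$ we have $H(B_\lambda)\le10\,C_0\log(3/\rho)$.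
\end{lemma}

\begin{proof}
Since $\rho\le1.1$, we have $K\ge9/1.21>7$, so \eqref{eq:mertens} applies to every $z\ge K$. The $g\in B_\lambda$ with no prime factor $\ge K$ contribute at most $C_0\log K$ to $H(B_\lambda)$. For any other $g\in B_\lambda$, the largest prime factor $p$ of $g$ belongs to $P\setminus\Lambda$ and lies in $[y_i,2y_i)$ for a unique $i\ge0$, where $y_i=2^iK$. Write $g=g_0p$; all prime factors of $g_0$ are less than $2y_i$. For given $i$ and $g_0$, Lemma~\ref{lem:dyadic} with $n=\lambda g_0$ allows at most $K$ primes $p$, each with $1/p\le1/y_i$. So the $g$ with a given $i$ contribute at most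
\[
\frac K{y_i}\sum_{g_0}\frac1{g_0}\le2^{-i}\,C_0\log(2y_i)=C_0\,2^{-i}\big(\log K+(i+1)\log2\big).
\]
Using $\sum_{i\ge0}2^{-i}=2$ and $\sum_{i\ge0}(i+1)2^{-i}=4$, and then $16<K^2$, we get
\[
H(B_\lambda)\le C_0(3\log K+4\log2)\le5\,C_0\log K=10\,C_0\log(3/\rho).\qedhere
\]
\end{proof}

This bound grows as $\rho\to0$, but only logarithmically, while Lemma~\ref{lem:choice}(i) supplies a full factor $\rho$.

\begin{proof}[Proof of Proposition~\ref{prop:finite}]
For $A=\emptyset$ there is nothing to prove. Otherwise Lemma~\ref{lem:choice}(i), inequality \eqref{eq:split} and Lemma~\ref{lem:sum} give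
\[
\frac{|A|}N\,H(B)\le2.1\,\rho\,\theta\cdot\theta^{-1}\cdot10\,C_0\log(3/\rho)=21\,C_0\,\rho\log(3/\rho).
\]
The inequality $\log w\le w/e$ with $w=3/\rho$ gives $\rho\log(3/\rho)\le3/e$, and $21\cdot2.26\cdot3/e=142.38/e<60$.
\end{proof}

\begin{thebibliography}{9}

\bibitem{blog}
``Abstract. I'll prove that if $A$ has nonzero upper density, there are primes $p<q$ so that the intersection $pA\cap qA$ has nonzero upper density. \dots'',
\texttt{https://gbroxey.github.io/blog/2023/04/18/dilations-primes.html}

\bibitem{RS}
Rosser and Schoenfeld, Illinois J. Math. \textbf{6} (1962).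

\end{thebibliography}
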